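\title{Arbitrary public announcement logic has no finitary axiomatization}

\begin{abstract}
Arbitrary public announcement logic extends multi-agent epistemic logic by announcements and by a quantifier over all quantifier-free announcements. We show that for every finite set of at least two agents its set of valid formulas is $\Pi^1_1$-complete. Hence the logic has no finitary axiomatization, not even one with hyperarithmetical sets of axioms and rules. For one agent validity is decidable. The lower bound is a reduction from a recurring tiling problem. Its core is a formula that forces every point of a definable chain to lie at finite distance from the origin, whatever the unused propositional variables do.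
\end{abstract}

\section{Introduction}\label{sec:intro}

A public announcement of a true statement removes from an epistemic model the worlds at which the statement is false. Arbitrary public announcement logic $\mathsf{APAL}$ (Balbiani, Baltag, van Ditmarsch, Herzig, Hoshi, de Lima) adds a quantifier over announcements. Fix a countably infinite set $\mathit{Var}$ of propositional variables and a finite nonempty set $A$ of agents. Formulas are given by
\[
\phi ::= q \mid \neg\phi \mid (\phi\wedge\phi)\mid K_a\phi\mid[\phi]\phi\mid\Box\phi ,\qquad q\in\mathit{Var},\ a\in A,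
\]
with the usual Boolean abbreviations and with $\langle\chi\rangle\phi:=\neg[\chi]\neg\phi$, $\Diamond\phi:=\neg\Box\neg\phi$, $\widehat K_a\phi:=\neg K_a\neg\phi$. We write $\mathit{Var}(\phi)$ for the set of variables occurring in $\phi$. The $\Box$-free formulas form the language of public announcement logic; we call them \emph{PAL formulas}.

A \emph{model} is a triple $M=(W,\{\sim_a\}_{a\in A},\mathit{val})$ with a set $W$ of worlds, an equivalence relation $\sim_a$ on $W$ for each agent, and a valuation $\mathit{val}$ that assigns a set of worlds to each variable. The Boolean clauses of the truth definition are the usual ones, and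
\begin{itemize}
\item $M,w\models K_a\phi$ iff $M,v\models\phi$ for all $v\sim_a w$;
\item $M,w\models[\chi]\phi$ iff $M,w\models\chi$ implies $M|\chi,w\models\phi$, where $M|\chi$ is the restriction of $M$ to the worlds of $M$ at which $\chi$ is true;
\item $M,w\models\Box\phi$ iff $M,w\models[\chi]\phi$ for every PAL formula $\chi$.
\end{itemize}
A formula is \emph{valid} if it is true at every world of every model, and \emph{satisfiable} if it is true at some world of some model. For example, $\Diamond(K_aq\vee K_a\neg q)$ is valid: announce $q$ if $q$ is true, and $\neg q$ otherwise.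

A \emph{finitary axiomatization} of $\mathsf{APAL}$ consists of a decidable set $\mathcal A$ of formulas (axioms) and a decidable set $\mathcal R$ of rule instances $(\{\phi_1,\dots,\phi_n\},\psi)$, each with finitely many premises $\phi_1,\dots,\phi_n$ and a conclusion $\psi$, such that the least set of formulas that contains $\mathcal A$ and is closed under $\mathcal R$ (the set of \emph{theorems}) is exactly the set of valid formulas. Decidable syntactic side conditions, such as freshness conditions on variables, are thus allowed. The question we answer is left open in \cite{SAL}: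

\begin{quote}
\emph{For a finite set $A$ of at least two agents, does $\mathsf{APAL}$ have a finitary axiomatization?}
\end{quote}

By definition $\Box\phi$ behaves like the infinite conjunction of the formulas $[\chi]\phi$, so the evident introduction rule has infinitely many premises: if $[\chi]\phi$ is valid for every PAL formula $\chi$, then $\Box\phi$ is valid. First-order logic suggests replacing the infinitely many premises by a single generic one with a fresh symbol, as in the rule ``from $\langle\chi\rangle\langle q\rangle\phi\to\psi$ infer $\langle\chi\rangle\Diamond\phi\to\psi$, where $q\notin\mathit{Var}(\psi)\cup\mathit{Var}(\phi)\cup\mathit{Var}(\chi)$''. Kuijer showed that this rule does not preserve validity. The obvious soundness argument would reinterpret $q$ as the set of worlds that survive the witnessing announcement; but $\Box$ ranges over announcements that mention $q$, so reinterpreting $q$ can change the truth value of a formula in which $q$ does not occur (Example~\ref{ex:NZ} shows this happening). The failure of one rule leaves room for others, and the one-agent case, where validity is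 decidable, gives some hope. Against this, $\Box$ quantifies over finite syntactic objects, in the manner of a quantifier over the standard natural numbers, while models are arbitrary. Satisfiability then has the shape ``there is a structure satisfying an arithmetical condition'', which gives an upper bound of $\Sigma^1_1$. We show that two agents suffice to reach this bound.

\begin{theorem}\label{thm:hard}
Let $2\le|A|<\omega$. The set of satisfiable $\mathsf{APAL}$-formulas is $\Sigma^1_1$-hard under computable many-one reductions; hence the set of valid formulas is $\Pi^1_1$-hard.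
\end{theorem}

\begin{corollary}\label{cor:main}
For $2\le|A|<\omega$, $\mathsf{APAL}$ has no finitary axiomatization.
\end{corollary}

\begin{theorem}\label{thm:sharp}
For $2\le|A|<\omega$, validity in $\mathsf{APAL}$ is $\Pi^1_1$-complete. For $|A|=1$ validity is decidable. Hence, for finite nonempty $A$, $\mathsf{APAL}$ has a finitary axiomatization if and only if $|A|=1$. For $|A|\ge2$ there is none even if $\mathcal A$ and $\mathcal R$ are only required to be hyperarithmetical.
\end{theorem}

Theorem~\ref{thm:hard} is proved by reducing a $\Sigma^1_1$-hard tiling problem (Section~\ref{sec:prelim}) to satisfiability. The problem asks for a tiling of $\mathbb N^2$ in which every column contains a tile from a given set, and the difficulty is to say that this tile sits in a row with a \emph{finite} index. Section~\ref{sec:chain} isolates the device that expresses finiteness and works it out on a concrete model. Section~\ref{sec:formula} defines the formula $\Phi$ attached to a tiling instance, Section~\ref{sec:sat} shows that a tiling yields a model of $\Phi$, and Section~\ref{sec:extract} extracts a tiling from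 an arbitrary model of $\Phi$. Section~\ref{sec:upper} contains the upper bound and the one-agent case.

\section{Announcements, marks and tilings}\label{sec:prelim}

\subsection{Basic facts on announcements}

The letter $\gamma$ ranges over agents, and $[w]_\gamma$ is the $\sim_\gamma$-class of $w$. A formula is \emph{epistemic} if it contains neither $\Box$ nor announcements, and \emph{Boolean} if it also contains no $K_\gamma$. Empty conjunctions are $\top$ and empty disjunctions are $\bot$. A \emph{submodel} is a restriction to a subset of the worlds. When we pass from $M$ to $M|\chi$ we say that we \emph{announce} $\chi$ and that the worlds of $M|\chi$ \emph{survive}. Boolean formulas keep their truth values in submodels. We use the following facts.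
\begin{itemize}
\item[(A1)] $M,w\models\Box\psi$ iff $M|\chi,w\models\psi$ for every PAL formula $\chi$ true at $w$, and $M,w\models\Diamond\psi$ iff $M|\chi,w\models\psi$ for some such $\chi$.
\item[(A2)] If $w$ is a world of $M|\chi$, then $M|\chi,w\models K_\gamma\psi$ iff $M,w\models K_\gamma[\chi]\psi$.
\item[(A3)] (Plaza's reduction.) Every PAL formula is equivalent, on all models, to an epistemic formula.
\item[(A4)] A \emph{bisimulation} on $M$ is a relation $Z\subseteq W\times W$ such that whenever $wZw'$, the worlds $w,w'$ satisfy the same variables of $\mathit{Var}$, every $v\sim_\gamma w$ has some $v'\sim_\gamma w'$ with $vZv'$, and every $v'\sim_\gamma w'$ has some $v\sim_\gamma w$ with $vZv'$. Worlds related by a bisimulation satisfy the same epistemic formulas, by induction on formulas, and hence by (A3) the same PAL formulas.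
\end{itemize}
Facts (A1) and (A2) restate the truth definition.

A formula is \emph{$\gamma$-closed} if it is a Boolean combination of formulas $K_\gamma\psi$; we count $\top$ and $\bot$ as $\gamma$-closed. Its truth value is constant on $\gamma$-classes, so for a $\gamma$-class $V$ of $M$ we write $M,V\models\theta$. If $N$ is a submodel that meets $V$, then $N,V\models\theta$ means $N,V\cap N\models\theta$.

The language has no way to name the announcement bound by $\Box$. The next lemma shows how to recover it: if a class contains a spare world satisfying a Boolean formula $\sigma$, then the survival of that world records one bit about the class.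

\begin{lemma}[Marking]\label{lem:mark}
Let $M$ be a model, $\gamma$ an agent and $\sigma$ a Boolean formula.
\begin{itemize}
\item[(a)] If $w$ is a world of $M|\chi$, then $M|\chi,w\models\widehat K_\gamma\sigma$ iff $M,w\models\widehat K_\gamma(\sigma\wedge\chi)$.
\item[(b)] Let $\theta$ be a $\gamma$-closed PAL formula. Announcing $\sigma\to\theta$ removes exactly the $\sigma$-worlds in $\gamma$-classes where $\theta$ is false. If $w$ is not a $\sigma$-world, then $w$ survives, and $M|(\sigma\to\theta),w\models\widehat K_\gamma\sigma$ iff $[w]_\gamma$ contains a $\sigma$-world and $M,[w]_\gamma\models\theta$.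
\end{itemize}
\end{lemma}

\begin{proof}
Both sides of (a) say that $[w]_\gamma$ contains a $\sigma$-world at which $\chi$ is true in $M$. In (b) the removed worlds are those satisfying $\sigma\wedge\neg\theta$, and $\theta$ is constant on $\gamma$-classes; now apply (a).
\end{proof}

The two parts are used in opposite directions. Let $V,V'$ be $\gamma$-classes that contain $\sigma$-worlds. If they disagree on a $\gamma$-closed PAL formula $\theta$, say $\theta$ holds on $V$, then announcing $\sigma\to\theta$ keeps $\sigma$ in $V$ and erases it from $V'$. Conversely, if some announcement $\chi$ keeps $\sigma$ in $V$ and erases it from $V'$, then the classes disagree on $\widehat K_\gamma(\sigma\wedge\chi)$. So $\Box$ and $\Diamond$ can express that two classes are, or are not, distinguishable by a PAL formula.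

\subsection{The analytical hierarchy}

A set $S\subseteq\mathbb N$ is $\Sigma^1_1$ if it has a definition $n\in S\Leftrightarrow\exists X\subseteq\mathbb N\;\alpha(n,X)$ with $\alpha$ arithmetical, that is, with number quantifiers only; finitely many set variables can be merged into one. A set is $\Pi^1_1$ if its complement is $\Sigma^1_1$, and \emph{hyperarithmetical} if it is both. A set $S$ is $\Sigma^1_1$-\emph{hard} if every $\Sigma^1_1$ set is the preimage of $S$ under a computable function, and $\Sigma^1_1$-\emph{complete} if it is moreover $\Sigma^1_1$; likewise for $\Pi^1_1$. We use three textbook facts: $\Sigma^1_1$ is closed under computable preimages; some $\Pi^1_1$ set is not $\Sigma^1_1$; and a set that is recursively enumerable in a hyperarithmetical set is hyperarithmetical. By the first two, a $\Pi^1_1$-hard set is not hyperarithmetical.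

\begin{proof}[Proof of Corollary~\ref{cor:main} and of the last claim of Theorem~\ref{thm:sharp} from Theorem~\ref{thm:hard}]
Since rule instances have finitely many premises, the theorems of $(\mathcal A,\mathcal R)$ are the last members of finite derivations, and being a derivation is decidable relative to $\mathcal A$ and $\mathcal R$. So the set of theorems is recursively enumerable in $\mathcal A$ and $\mathcal R$. If these are hyperarithmetical, in particular if they are decidable, the set of theorems is hyperarithmetical and differs from the $\Pi^1_1$-hard set of valid formulas.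
\end{proof}

\subsection{The tiling problem}

Let $\mathcal T$ be a finite set of tiles and $\mathit{Hor},\mathit{Ver}\subseteq\mathcal T^2$. A \emph{tiling} is a map $\tau:\mathbb N^2\to\mathcal T$ with $(\tau(i,j),\tau(i+1,j))\in\mathit{Hor}$ and $(\tau(i,j),\tau(i,j+1))\in\mathit{Ver}$ for all $i,j$. The cell $(i,j)$ lies in column $i$ and row $j$. The \emph{recurring tiling problem} asks, given $(\mathcal T,\mathit{Hor},\mathit{Ver})$ and a tile $t^*$, whether there is a tiling with $\tau(0,j)=t^*$ for infinitely many $j$. Harel \cite{Harel} proved that it is $\Sigma^1_1$-complete.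

``Infinitely often'' means ``for all $i$ there is $j\ge i$'', and we prefer not to encode the order of $\mathbb N$ in a formula. We therefore move the order into the tiles. An \emph{instance} is a tuple $(\mathcal T,\mathit{Hor},\mathit{Ver},L,O,F)$ with $L,O,F\subseteq\mathcal T$. A \emph{solution} is a tiling $\tau$ with $\tau(0,j)\in L$ for all $j$, with $\tau(0,0)\in O$, and such that for every $i$ there is $j$ with $\tau(i,j)\in F$. An instance is \emph{positive} if it has a solution.

\begin{lemma}\label{lem:tiling}
The set of positive instances is $\Sigma^1_1$-hard.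
\end{lemma}

\begin{proof}
Given $(\mathcal T,\mathit{Hor},\mathit{Ver},t^*)$, let $\mathcal T'=\mathcal T\times\{<,=,>\}\times\{0,1\}$. The second component will compare the column index with the row index, and the third will carry along row $j$ the information whether $\tau(0,j)=t^*$. Define, for tiles $(t,u,v)$ and $(t',u',v')$:
\begin{itemize}
\item $\mathit{Hor}'$: $(t,t')\in\mathit{Hor}$, $v=v'$, and $(u,u')\in\{(<,<),(<,=),(=,>),(>,>)\}$;
\item $\mathit{Ver}'$: $(t,t')\in\mathit{Ver}$ and $(u,u')\in\{(>,>),(>,=),(=,<),(<,<)\}$;
\item $L'$: $v=1$ iff $t=t^*$; \quad $O'$: $u$ is $=$; \quad $F'$: $u\in\{<,=\}$ and $v=1$.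
\end{itemize}
Let $\mathrm{cmp}(i,j)$ be the symbol that holds between $i$ and $j$. If $\tau$ is a recurring tiling, put $\tau'(i,j)=(\tau(i,j),\mathrm{cmp}(i,j),v_j)$ with $v_j=1$ iff $\tau(0,j)=t^*$. This is a tiling that meets the conditions $L'$ and $O'$, and column $i$ has an $F'$-tile in any row $j\ge i$ with $\tau(0,j)=t^*$.

Conversely, let $\tau'$ be a solution with first component $\tau$ and second component $u$. We show $u=\mathrm{cmp}$ by induction on columns. In column $0$, $u(0,0)$ is $=$ by $O'$, and $\mathit{Ver}'$ forces $<$ above it. Suppose column $i$ is correct. For $j\le i$ we have $u(i,j)\in\{=,>\}$, so $\mathit{Hor}'$ makes $u(i+1,j)$ equal to $>$. For $j>i$ it gives $u(i+1,j)\in\{<,=\}$. Since $u(i+1,i)$ is $>$, $\mathit{Ver}'$ gives $u(i+1,i+1)\in\{>,=\}$, so this entry is $=$, and $\mathit{Ver}'$ forces $<$ above it. The third component is constant along row $j$ and, by $L'$, equals $1$ iff $\tau(0,j)=t^*$. Hence an $F'$-tile in column $i$ yields $j\ge i$ with $\tau(0,j)=t^*$. As $i$ is arbitrary, $\tau$ is recurring.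
\end{proof}

\section{How the quantifier detects finite distance}\label{sec:chain}

From now on $a,b\in A$ are fixed distinct agents, $J=A\setminus\{a,b\}$, and $(\mathcal T,\mathit{Hor},\mathit{Ver},L,O,F)$ is a fixed instance. The $b$-classes of a model are called \emph{nodes}; they will represent numbers and cells of the grid, and the relation $\sim_a$ will wire nodes together. Worlds are labeled by \emph{types} from the set
\[
\Sigma=\{d_0,d_1,p_0,p_1,m_1,m_2,\mu,\zeta,\kappa,\lambda,\ell_1,\ell_2,s_+,s_-,\nu\}\cup\{c_t:t\in\mathcal T\}.
\]
Fix distinct variables $q_\sigma$ for $\sigma\in\Sigma$, and let $\sigma$ also denote the Boolean formula $q_\sigma\wedge\bigwedge_{\sigma'\ne\sigma}\neg q_{\sigma'}$. A world has at most one type, possibly none, and keeps it under announcements. This section uses only the first seven types. For $g\in\{0,1\}$ put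
\[
D=d_0\vee d_1,\quad \mathsf{mk}=m_1\vee m_2\vee\mu,\quad \delta=D\vee\mathsf{mk}\vee p_0\vee p_1,\quad\delta_g=D\vee\mathsf{mk}\vee p_g .
\]
We call $D$-worlds \emph{cores}, $\mathsf{mk}$-worlds \emph{marks}, and $p_g$-worlds \emph{ports of color} $g$.

\subsection{The chain}

The model $M_{\mathbb N}$ (Figure~\ref{fig:chain}) has nodes $B_n$, $n\in\mathbb N$. The node $B_n$ consists of a core $\mathbf d_n$ of type $d_{n\bmod2}$, one world of each of the types $m_1,m_2,\mu$, a port $\mathbf p^+_n$ of color $(n+1)\bmod2$, and, if $n\ge1$, a port $\mathbf p^-_n$ of color $n\bmod 2$. The $a$-classes are the set of all cores, the pairs $\{\mathbf p^+_n,\mathbf p^-_{n+1}\}$, and the singletons of marks. For $\gamma\in J$, $\sim_\gamma$ is the identity. At each world only the variable $q_\sigma$ of its type is true.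

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.95]
\draw[rounded corners] (0,0) rectangle (2.2,2);
\draw[rounded corners] (3,0) rectangle (5.2,2);
\draw[rounded corners] (6,0) rectangle (8.2,2);
\draw[rounded corners] (9,0) rectangle (11.2,2);
\node (c0) at (1.1,1.55) {$d_0$}; \node (c1) at (4.1,1.55) {$d_1$};
\node (c2) at (7.1,1.55) {$d_0$}; \node (c3) at (10.1,1.55) {$d_1$};
\node (r0) at (1.85,0.95) {$p_1$}; \node (l1) at (3.35,0.95) {$p_1$};
\node (r1) at (4.85,0.95) {$p_0$}; \node (l2) at (6.35,0.95) {$p_0$};
\node (r2) at (7.85,0.95) {$p_1$}; \node (l3) at (9.35,0.95) {$p_1$};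
\node (r3) at (10.85,0.95) {$p_0$}; \node (e) at (12.1,0.95) {$\cdots$};
\node at (1.1,0.3) {$m_1\;\,m_2\;\,\mu$}; \node at (4.1,0.3) {$m_1\;\,m_2\;\,\mu$};
\node at (7.1,0.3) {$m_1\;\,m_2\;\,\mu$}; \node at (10.1,0.3) {$m_1\;\,m_2\;\,\mu$};
\node at (1.1,-0.35) {$B_0$}; \node at (4.1,-0.35) {$B_1$};
\node at (7.1,-0.35) {$B_2$}; \node at (10.1,-0.35) {$B_3$};
\draw[thick] (c0)--(1.1,2.45)--(11.7,2.45);
\draw[thick] (c1)--(4.1,2.45); \draw[thick] (c2)--(7.1,2.45); \draw[thick] (c3)--(10.1,2.45);
\node at (12.1,2.45) {$\cdots$};
\draw[thick] (r0)--(l1); \draw[thick] (r2)--(l3);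
\draw[thick,dashed] (r1)--(l2); \draw[thick,dashed] (r3)--(e);
\end{tikzpicture}
\caption{The chain $M_{\mathbb N}$. Each symbol is a world, labeled by its type. Boxes are $b$-classes and lines join $a$-related worlds: all cores $d_0,d_1$ form one $a$-class, and consecutive boxes are joined by a pair of ports whose color alternates ($p_1$ solid, $p_0$ dashed). Deleting the ports of one color cuts the chain into pairs of boxes.}
\label{fig:chain}
\end{figure}

At a core, $K_a(D\to\cdot\,)$ quantifies over all nodes. Equivalence relations carry no direction, and parities and colors supply one: from a node of parity $h$, the port of color $h$ leads to the predecessor. For $b$-closed $\theta$ define the $b$-closed formula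
\[
\mathsf{Pred}(\theta)=\bigvee_{h\in\{0,1\}}\Bigl(\widehat K_bd_h\wedge\widehat K_b\bigl(p_h\wedge\widehat K_a(p_h\wedge\widehat K_bd_{1-h}\wedge\theta)\bigr)\Bigr).
\]
We shall evaluate it after announcements, and in a model that contains further worlds. Say that a model $M'$ is \emph{built on the chain} if $M'|(D\vee p_0\vee p_1)$ is a submodel of $M_{\mathbb N}$.

\begin{lemma}\label{lem:pred}
Let $M'$ be built on the chain and $\theta$ $b$-closed. Then $M',w\models\mathsf{Pred}(\theta)$ if and only if there is $n\ge1$ such that $\mathbf d_n,\mathbf p^-_n,\mathbf p^+_{n-1},\mathbf d_{n-1}$ belong to $M'$, $w\sim_b\mathbf d_n$, and $M',\mathbf d_{n-1}\models\theta$.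
\end{lemma}

\begin{proof}
Suppose the disjunct with index $h$ holds at $w$. Then $w\sim_b\mathbf d_n$ for a core of type $d_h$, so $h=n\bmod2$, and there is a port $y\sim_b\mathbf d_n$ of color $h$. The only candidate is $y=\mathbf p^-_n$, so $n\ge1$. The port $z\sim_ay$ of the disjunct is $\mathbf p^-_n$ or $\mathbf p^+_{n-1}$, and it is $b$-related to a $d_{1-h}$-world, which excludes $\mathbf p^-_n$. So $z=\mathbf p^+_{n-1}$, the $d_{1-h}$-world is $\mathbf d_{n-1}$, and $\theta$ holds at $z$, hence at $\mathbf d_{n-1}$. Conversely, the four listed worlds witness the disjunct with $h=n\bmod 2$.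
\end{proof}

Put $Q_0=\widehat K_bd_0\wedge K_b\neg p_0$ and $Q_{k+1}=\mathsf{Pred}(Q_k)$, and consider
\[
\mathsf{Sep}=\Diamond\bigl(\widehat K_b\mu\wedge\mathsf{Pred}(\mathsf{Pred}(K_b\neg\mu))\bigr).
\]
By Lemma~\ref{lem:mark}, $\mathsf{Sep}$ says that some PAL formula separates the present node from the node two steps below. We go two steps down because parity alone separates a node from its predecessor.

\begin{lemma}\label{lem:Q}
In every submodel of $M_{\mathbb N}$ that contains all cores and ports, $Q_k$ holds exactly on $B_k$. Moreover $M_{\mathbb N},\mathbf d_n\models\mathsf{Sep}$ for all $n\ge2$.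
\end{lemma}

\begin{proof}
The only even node without a port of color $0$ is $B_0$, and the first claim follows by induction from Lemma~\ref{lem:pred}. For the second, announce $\mu\to\neg Q_{n-2}$. This removes only the $\mu$-world of $B_{n-2}$, so $\widehat K_b\mu$ holds at $\mathbf d_n$, and two applications of Lemma~\ref{lem:pred} give $\mathsf{Pred}(\mathsf{Pred}(K_b\neg\mu))$ at $\mathbf d_n$.
\end{proof}

The separating formula $Q_{n-2}$ counts the distance to $B_0$, and its length grows with $n$. The single formula $\mathsf{Sep}$ quantifies over all these lengths at once. At infinite distance from $B_0$ no finite formula can count, and one hopes that $\mathsf{Sep}$ fails there.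

\begin{example}\label{ex:NZ}
Let $M_{\mathbb N+\mathbb Z}$ extend $M_{\mathbb N}$ by nodes $B'_z$, $z\in\mathbb Z$, built and linked like the nodes $B_n$ with $n\ge1$; the new cores join the $a$-class of cores.

(a) \emph{$\mathsf{Sep}$ fails at every new core.} The map that fixes $M_{\mathbb N}$ and shifts $B'_z$ to $B'_{z-2}$ preserves types and all relations, so its graph is a bisimulation. If $\chi$ witnessed $\mathsf{Sep}$ at the core of $B'_z$, then, by the argument of Lemma~\ref{lem:pred}, $\chi$ would keep $\mu$ in $B'_z$ and erase it from $B'_{z-2}$. These nodes would disagree on $\widehat K_b(\mu\wedge\chi)$, contradicting (A4).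

(b) \emph{An unused variable repairs $\mathsf{Sep}$.} Let $q$ be a variable other than the $q_\sigma$, true exactly at the cores of the $B'_z$ with $z\equiv0,1\pmod4$. Then $B'_z$ and $B'_{z-2}$ disagree on $\widehat K_bq$ for every $z$, and announcing $\mu\to\widehat K_bq$ or $\mu\to\neg\widehat K_bq$ witnesses $\mathsf{Sep}$ at the core of $B'_z$.

(c) \emph{The variable can hide on ports.} The same happens if $q$ is true exactly at the ports leading from $B'_z$ to $B'_{z-1}$ with $z\equiv0,1\pmod4$. Here no trace of $q$ is left once all ports are deleted.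
\end{example}

\subsection{Homogeneity of the two halves}

A formula mentions finitely many variables, so it cannot forbid the labelings in (b) and (c) by name. It has to say that nodes are indistinguishable \emph{except} by counting. Indistinguishability in the whole chain is false already in $M_{\mathbb N}$. Indistinguishability after deleting all ports is true in $M_{\mathbb N}$ but misses (c). The alternating colors offer a middle way: delete the ports of one color only. Counting then becomes impossible, since the chain falls apart into pairs, while every world of the chain survives in at least one of the two \emph{halves} $M|\delta_0$ and $M|\delta_1$. For $g,h\in\{0,1\}$ let $\eta_{00}=\widehat K_bp_0$, let $\eta_{gh}=\top$ otherwise, and put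
\[
\mathsf{Hom}_{gh}=[\delta_g]\,\Box\,\neg\bigl(\widehat K_a(d_h\wedge\eta_{gh}\wedge\widehat K_b\mu)\wedge\widehat K_a(d_h\wedge\eta_{gh}\wedge K_b\neg\mu)\bigr).
\]
This says that in the half of color $g$ no PAL formula separates two nodes of parity $h$. The guard $\eta_{00}$ exempts $B_0$, which has no partner in the half of color $0$. In (b) and (c) of Example~\ref{ex:NZ}, $\mathsf{Hom}_{00}$ fails at every core, because $\widehat K_bq$ separates $B'_0$ from $B'_2$ in the half of color $0$.

\begin{lemma}\label{lem:hom}
$M_{\mathbb N},\mathbf d_0\models\mathsf{Hom}_{gh}$ for all $g,h\in\{0,1\}$.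
\end{lemma}

\begin{proof}
Call $n,n'$ \emph{alike} if $n\equiv n'\pmod2$ and, in case $g=0$, either both or neither are $0$. Let $Z$ relate worlds of $M_{\mathbb N}|\delta_g$ of the same type in $B_n$ and $B_{n'}$ with $n,n'$ alike. We check that $Z$, which is symmetric, is a bisimulation on $M_{\mathbb N}|\delta_g$. Related worlds have the same type and so satisfy the same variables. \emph{Agent $b$:} what is left of $B_n$ is one core of type $d_{n\bmod2}$, one mark of each type, and one port of color $g$, except that there is no port if $n=g=0$. So for alike $n,n'$ there is a type-preserving bijection between the nodes, and it is contained in $Z$. \emph{Agent $a$ at cores:} if $\mathbf d_nZ\mathbf d_{n'}$ and $v\sim_a\mathbf d_n$, then $v$ is a core, $v\sim_a\mathbf d_{n'}$ and $vZv$. \emph{Agent $a$ at ports:} the partner of the port of $B_n$ is the port of $B_{n-1}$ if $n\equiv g$ and of $B_{n+1}$ if $n\not\equiv g\pmod 2$. So partners of related ports lie in nodes of equal parity, and for $g=0$ these nodes differ from $B_0$, which has no port; thus the partners are related. \emph{Agent $a$ at marks} and \emph{agents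 in $J$:} the classes are singletons.

Now announce a PAL formula $\chi$ in $M_{\mathbb N}|\delta_g$, and let $\mathbf d_n,\mathbf d_{n'}$ be surviving $d_h$-worlds that satisfy $\eta_{gh}$ afterwards. Then $n,n'$ are alike: for $g=h=0$ the guard gives $n,n'\neq0$, and for $g=0$, $h=1$ both are odd. By (A4) the two cores agree on $\widehat K_b(\mu\wedge\chi)$ in $M_{\mathbb N}|\delta_g$, so by Lemma~\ref{lem:mark}(a) they agree on $\widehat K_b\mu$ after the announcement.
\end{proof}

The heart of the proof (Proposition~\ref{prop:theory}) is that homogeneity of the halves is enough: in any model of a suitable formula, the PAL theory of a node in the full chain depends only on its distance to the origin, with all infinite distances of one parity counted as equal. The reason is that a formula $K_b\theta$ is evaluated by entering a world of the node and moving along $\sim_a$, which involves ports of one color only, until a subformula $K_b\psi$ of smaller depth is met. By induction such a subformula has a value fixed by the distance, so it can be replaced by a constant; what remains is evaluated inside one half, where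 homogeneity applies. Then $\mathsf{Sep}$ fails at infinite distance, as in Example~\ref{ex:NZ}(a).

\section{The formula and its intended model}\label{sec:formula}

\subsection{The model of a tiling}

Let $\tau$ be a solution of the instance, and fix a bijection $\xi:\mathbb N\to\mathbb N^2$ with $\xi(0)=(0,0)$. The model $M_\tau$ extends $M_{\mathbb N}$ as follows. Each node $B_n$ receives a world $\lambda_n$ of type $\lambda$, and $B_0$ also receives a world of type $\zeta$; we keep the name $B_n$ and speak of \emph{number nodes}. For each cell there is a \emph{cell node} $B_{ij}$, consisting of a world $\mathbf c_{ij}$ of type $c_{\tau(i,j)}$, worlds $\ell^1_{ij},\ell^2_{ij},s^+_{ij}$ of types $\ell_1,\ell_2,s_+$, a world of type $\nu$, and, if $(i,j)\ne(0,0)$, a world $s^-_{ij}$ of type $s_-$. One more node consists of a single world $\kappa_0$ of type $\kappa$. The $a$-classes with more than one element are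
\begin{itemize}
\item the \emph{hub} $C=\{\mathbf d_n:n\in\mathbb N\}\cup\{\mathbf c_{ij}:i,j\in\mathbb N\}\cup\{\kappa_0\}$;
\item the pairs $\{\mathbf p^+_n,\mathbf p^-_{n+1}\}$;
\item the sets $\{\lambda_n\}\cup\{\ell^1_{nj}:j\in\mathbb N\}\cup\{\ell^2_{in}:i\in\mathbb N\}$;
\item the pairs $\{s^+_{\xi(k)},s^-_{\xi(k+1)}\}$.
\end{itemize}
For $\gamma\in J$, $\sim_\gamma$ is the identity, and at each world only the variable of its type is true. The evaluation point is $\mathbf d_0$. Note that $M_\tau|\delta=M_{\mathbb N}$ and that all submodels of $M_\tau$ are built on the chain.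

So the cell $(i,j)$ is wired to the number $i$ through $\ell^1_{ij}\sim_a\lambda_i$ and to the number $j$ through $\ell^2_{ij}\sim_a\lambda_j$, and the $s$-worlds string all cells along the enumeration $\xi$. For $X\subseteq\mathcal T$ let $c_X=\bigvee_{t\in X}c_t$, and let $c=c_{\mathcal T}$. For a type $\sigma$ let $\delta^\sigma=\delta\wedge\neg\sigma$. For $e\in\{1,2\}$ and $b$-closed $\theta$ define the $b$-closed formulas
\begin{align*}
\Pi_e(\theta)&=\widehat K_b\bigl(\ell_e\wedge\widehat K_a(\lambda\wedge\widehat K_bD\wedge\theta)\bigr),\\
\mathsf{Succ}&=\bigvee_{h\in\{0,1\}}\Bigl(\widehat K_bd_h\wedge\widehat K_b\bigl(p_{1-h}\wedge\widehat K_a(p_{1-h}\wedge\widehat K_bd_{1-h})\bigr)\Bigr),\\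
\mathsf{Next}&=\widehat K_b\bigl(s_+\wedge\widehat K_a(s_-\wedge\widehat K_bc)\bigr),\qquad
\mathsf{Prev}=\widehat K_b\bigl(s_-\wedge\widehat K_a(s_+\wedge\widehat K_bc)\bigr).
\end{align*}
Here $\Pi_e(\theta)$ says that the $e$-th coordinate of a cell satisfies $\theta$, and the other three formulas say that a successor node, a next cell, a previous cell exists.

The formula $\Phi$ is the conjunction of the formulas (S0)--(S2), (T1)--(T3), (U1)--(U4), (Fin) and (G1)--(G5) below. It depends on the instance only. Square and angle brackets always denote announcements; $g,h$ range over $\{0,1\}$ and $e$ over $\{1,2\}$.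

\subsection{Shape}

The six formulas $D,p_0,p_1,m_1,m_2,\mu$ are called \emph{kinds}; every $\delta$-world has exactly one kind. The following $b$-closed epistemic formulas describe a number node:
\begin{align*}
S_1&=\textstyle\bigwedge_h\bigl(\widehat K_bd_h\to K_b(D\to d_h)\bigr),\\
S_2&=\widehat K_bm_1\wedge\widehat K_bm_2\wedge\widehat K_b\mu,\\
S_3&=\textstyle\bigwedge_{\gamma\ne b}K_b\bigl(\delta\to K_\gamma(\delta\to\widehat K_bD)\bigr),\\
S_4&=\textstyle\bigwedge_{\gamma\ne b}\bigwedge_{\rho\text{ a kind}}K_b\bigl(\rho\to K_\gamma(\delta\to\rho)\bigr),\\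
S_5&=\textstyle\bigwedge_{g,h}\bigl(\widehat K_bd_h\to K_b(p_g\to\widehat K_a(p_g\wedge\widehat K_bd_{1-h}))\bigr),\\
S_6&=\bigl(\widehat K_b\zeta\to(\widehat K_bd_0\wedge K_b\neg p_0)\bigr)\wedge\bigl((\widehat K_bd_0\wedge\neg\widehat K_b\zeta)\to\widehat K_bp_0\bigr),\\
S_7&=K_b(D\to\widehat K_a\kappa).
\end{align*}
In words: the node has one parity; it has all three marks; links between $\delta$-worlds lead to nodes with a core and preserve kinds; every port has a partner in a node of the other parity; the flag $\zeta$ sits exactly in the even nodes without a port of color $0$; every core sees a $\kappa$-world.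
\begin{itemize}
\item[(S0)] $d_0\wedge\widehat K_b\zeta$.
\item[(S1)] $K_a\bigl(D\to(S_1\wedge\dots\wedge S_7)\bigr)$.
\item[(S2)] $K_a(c\to\widehat K_b\nu)\wedge\bigwedge_{t\in\mathcal T}K_a\bigl(c_t\to K_b(c\to c_t)\bigr)$.
\end{itemize}

\subsection{Transfer}

The operator $K_a$ reaches only nodes with a world in the hub. In an arbitrary model a link may lead to a node outside the hub, about which (S1) says nothing. The transfer formulas say that a mark present in all hub nodes is present in the nodes they are linked to, after every announcement; by Lemma~\ref{lem:mark}, such nodes inherit every PAL property common to all hub nodes.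
\begin{itemize}
\item[(T1)] For $\sigma\in\{\mu,m_1\}$:
\begin{multline*}
\Box\Bigl(K_a(D\to\widehat K_b\sigma)\to{}\\ K_a\Bigl(D\to K_b\bigl(\delta^\sigma\to\textstyle\bigwedge_{\gamma\ne b}K_\gamma(\delta^\sigma\to(\widehat K_bD\to\widehat K_b\sigma))\bigr)\Bigr)\Bigr).
\end{multline*}
\item[(T2)] $\Box\Bigl(K_a(D\to\widehat K_b\mu)\to K_a\bigl(c\to\bigwedge_eK_b(\ell_e\to K_a(\lambda\to(\widehat K_bD\to\widehat K_b\mu)))\bigr)\Bigr)$.
\item[(T3)] $\Box\Bigl(K_a(c\to\widehat K_b\nu)\to K_a\bigl(D\to K_b(\lambda\to K_a(\ell_2\to K_b(c\to\widehat K_b\nu)))\bigr)\Bigr)$.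
\end{itemize}
Two marks are needed in (T1) because the link under test must survive the marking: a link between $\mu$-worlds is tested with $m_1$. The inner hypothesis $\widehat K_bD$ makes the formulas true in $M_\tau$, where an announcement may delete the core and the mark of a node but keep one of its ports.

\subsection{Uniformity and finiteness}

An arbitrary model may have branching links, links between marks, links for the agents in $J$, and several cores in a node. We do not forbid these; we make them invisible to PAL formulas.
\begin{itemize}
\item[(U1)] $K_a\bigl(D\to\Box\neg(\mathsf{Pred}(\widehat K_b\mu)\wedge\mathsf{Pred}(K_b\neg\mu))\bigr)$.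
\item[(U2)] For $\sigma\in\{\mu,m_1\}$:
\begin{multline*}
K_a\Bigl(D\to\Box\Bigl(\widehat K_b\sigma\to\Bigl(K_b\bigl(\delta^\sigma\to\textstyle\bigwedge_{\gamma\in J}K_\gamma(\delta^\sigma\to\widehat K_b\sigma)\bigr)\\
{}\wedge K_b\bigl((\mathsf{mk}\wedge\neg\sigma)\to K_a(\delta^\sigma\to\widehat K_b\sigma)\bigr)\Bigr)\Bigr)\Bigr).
\end{multline*}
\item[(U3)] $K_a\bigl(D\to\Box(\widehat K_a\kappa\to K_b(D\to\widehat K_a\kappa))\bigr)$.
\item[(U4)] $\bigwedge_{g,h}\mathsf{Hom}_{gh}$.
\item[(Fin)] $K_a\bigl(D\to(\widehat K_b\zeta\vee\mathsf{Pred}(\widehat K_b\zeta)\vee\langle\delta\rangle\mathsf{Sep})\bigr)$.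
\end{itemize}
(U1) makes all predecessors of a node indistinguishable, (U2) does the same for nodes joined by a $J$-link or an $a$-link between marks, and (U3) for the $a$-classes of the cores of one node, with $\kappa$ serving as a mark on $a$-classes. The announcement $\langle\delta\rangle$ in (Fin) removes the cells before $\mathsf{Sep}$ is evaluated, since homogeneity is required only of the $\delta$-worlds.

\subsection{The grid}

To speak about the cell $(i,j)$ we announce a formula that keeps $m_1$ only in number $i$ and $m_2$ only in number $j$, and $\Box$ quantifies over $i$ and $j$. But $\Box$ also ranges over announcements that destroy numbers, cells or wires, or that leave marks in several numbers. Two guards exclude these. The first is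
\begin{multline*}
\mathsf{Int}=\widehat K_ac\wedge K_a\Bigl(D\to\bigl(\widehat K_b\mu\wedge\widehat K_b\lambda\wedge\mathsf{Succ}\wedge(\widehat K_b\zeta\vee\mathsf{Pred}(\top))\bigr)\Bigr)\\
{}\wedge K_a\Bigl(c\to\bigl(\Pi_1(\top)\wedge\Pi_2(\top)\wedge\mathsf{Next}\wedge\bigl(\mathsf{Prev}\vee(\Pi_1(\widehat K_b\zeta)\wedge\Pi_2(\widehat K_b\zeta))\bigr)\bigr)\Bigr).
\end{multline*}
In a submodel of $M_\tau$ it forces the structure to be intact (Lemma~\ref{lem:int}); the $s$-worlds exist for this purpose alone. The origin is recognized by the presence of $\zeta$ rather than by $Q_0$, because an announcement can make $Q_0$ true by deleting a port but cannot create a $\zeta$-world. The second guard says that the numbers carrying $m_e$ are indistinguishable: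
\[
\mathsf{Sing}=[\delta]\bigwedge_{e}\Box\neg\bigl(\widehat K_a(D\wedge\widehat K_bm_e\wedge\widehat K_b\mu)\wedge\widehat K_a(D\wedge\widehat K_bm_e\wedge K_b\neg\mu)\bigr).
\]
For tiles $t,t'$ and $b$-closed $\alpha,\beta$ let
\begin{multline*}
\mathsf{Pair}(t,t';\alpha,\beta)=\Diamond\Bigl(\mathsf{Int}\wedge\mathsf{Sing}\wedge\widehat K_a\bigl(c_t\wedge\Pi_1(\widehat K_bm_1)\wedge\Pi_2(\widehat K_bm_2)\bigr)\\
{}\wedge\widehat K_a\bigl(c_{t'}\wedge\Pi_1(\alpha)\wedge\Pi_2(\beta)\bigr)\Bigr).
\end{multline*}
\begin{itemize}
\item[(G1)] $\mathsf{Int}$.
\item[(G2)] Every pair of numbers has a cell: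
\begin{multline*}
\Box\Bigl(\bigl(\mathsf{Int}\wedge\widehat K_a(D\wedge\widehat K_bm_1)\wedge\widehat K_a(D\wedge\widehat K_bm_2)\bigr)\to{}\\ \widehat K_a\bigl(c\wedge\Pi_1(\widehat K_bm_1)\wedge\Pi_2(\widehat K_bm_2)\bigr)\Bigr).
\end{multline*}
\item[(G3)] Every column meets $F$:
\begin{multline*}
\Box\Bigl(\bigl(\mathsf{Int}\wedge\widehat K_a(D\wedge\widehat K_bm_1)\bigr)\to{}\\ \widehat K_a\Bigl(D\wedge\widehat K_b\bigl(\lambda\wedge\widehat K_a(\ell_2\wedge\widehat K_b(c_F\wedge\Pi_1(\widehat K_bm_1)))\bigr)\Bigr)\Bigr).
\end{multline*}
\item[(G4)] The conjunction of $\neg\mathsf{Pair}(t,t';\widehat K_bm_1,\widehat K_bm_2)$ for $t\ne t'$, of\\ $\neg\mathsf{Pair}(t,t';\mathsf{Pred}(\widehat K_bm_1),\widehat K_bm_2)$ for $(t,t')\notin\mathit{Hor}$, and of\\ $\neg\mathsf{Pair}(t,t';\widehat K_bm_1,\mathsf{Pred}(\widehat K_bm_2))$ for $(t,t')\notin\mathit{Ver}$.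
\item[(G5)] $K_a\bigl((c\wedge\Pi_1(\widehat K_b\zeta))\to c_L\bigr)\wedge K_a\bigl((c\wedge\Pi_1(\widehat K_b\zeta)\wedge\Pi_2(\widehat K_b\zeta))\to c_O\bigr)$.
\end{itemize}
In (G3) the path starts at a number in the hub and goes out to a cell. This direction matters: (Fin) will give finiteness for hub numbers only, so the row index has to be one of them. The cell reached in this way need not lie in the hub, and (T3) brings it back.

The conjunctions over agents in $S_3$, $S_4$, (T1) and (U2) are where the finiteness of $A$ is used. The formula $\Phi$ is computable from the instance, so Theorem~\ref{thm:hard} follows from Lemma~\ref{lem:tiling} and Propositions~\ref{prop:sat} and~\ref{prop:extract}, which together say that $\Phi$ is satisfiable if and only if the instance is positive; the nonpositive instances are then exactly those for which $\neg\Phi$ is valid.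

\section{A solution gives a model}\label{sec:sat}

Let $\tau$ be a solution. In every submodel $M'$ of $M_\tau$ the wiring of cells reads as follows:
\begin{equation}\label{eq:Pi}
\begin{gathered}
M',\mathbf c_{ij}\models\Pi_1(\theta)\ \text{ iff }\ \ell^1_{ij},\lambda_i,\mathbf d_i\in M'\text{ and }M',\mathbf d_i\models\theta,\\
M',\mathbf c_{ij}\models\Pi_2(\theta)\ \text{ iff }\ \ell^2_{ij},\lambda_j,\mathbf d_j\in M'\text{ and }M',\mathbf d_j\models\theta,
\end{gathered}
\end{equation}
because $B_{ij}$ has one $\ell_e$-world and its $a$-class has one $\lambda$-world.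

\begin{lemma}\label{lem:int}
Let $M'$ be a submodel of $M_\tau$ with $M',\mathbf d_0\models\mathsf{Int}$. Then $M'$ contains all cores, all ports, and all worlds of $M_\tau$ that satisfy $\mu$, $\zeta$, $\lambda$, $c$, $\ell_1$ or $\ell_2$.
\end{lemma}

\begin{proof}
Suppose $\mathbf d_n\in M'$ and let $h=n\bmod2$. The formula $\mathsf{Succ}$ requires a port of color $1-h$ in $B_n$, which is $\mathbf p^+_n$, an $a$-related port in a node with a $d_{1-h}$-world, which is $\mathbf p^-_{n+1}$, and that $d_{1-h}$-world, which is $\mathbf d_{n+1}$. By induction all cores and ports are in $M'$, and then so are all $\mu$- and $\lambda$-worlds. By Lemma~\ref{lem:pred}, $\mathsf{Pred}(\top)$ fails at $\mathbf d_0$, so the $\zeta$-world is in $M'$. Some $\mathbf c_{\xi(k)}$ is in $M'$. At $\mathbf c_{\xi(k)}$, $\mathsf{Next}$ requires $s^+_{\xi(k)},s^-_{\xi(k+1)},\mathbf c_{\xi(k+1)}\in M'$. If $k\ge1$, then $\xi(k)\ne(0,0)$, so $\Pi_1(\widehat K_b\zeta)\wedge\Pi_2(\widehat K_b\zeta)$ fails by \eqref{eq:Pi}, and $\mathsf{Prev}$ gives $\mathbf c_{\xi(k-1)}\in M'$. Hence all $\mathbf c_{ij}$ are in $M'$, and $\Pi_1(\top)\wedge\Pi_2(\top)$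 gives all $\ell^e_{ij}$.
\end{proof}

\begin{proposition}\label{prop:sat}
If $\tau$ is a solution, then $M_\tau,\mathbf d_0\models\Phi$.
\end{proposition}

\begin{proof}
\emph{Shape.} (S0) and (S2) hold by construction. For (S1) consider $\mathbf d_n$. The node $B_n$ has one core and the three marks, which gives $S_1$ and $S_2$. The $\delta$-worlds $a$-related to a core are cores, the partner of a port is a port of the same color in $B_{n\pm1}$, marks are $a$-singletons, and $\sim_\gamma$ is the identity for $\gamma\in J$; this gives $S_3$, $S_4$ and $S_5$. The $\zeta$-world lies in $B_0$, which is even and has no port of color $0$, while $\mathbf p^-_n$ has color $0$ for even $n\ge2$; this is $S_6$. Finally $\kappa_0\in C$ gives $S_7$.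

\emph{Transfer.} All cores and all $c$-worlds of $M_\tau$ lie in $C$. After an announcement true at $\mathbf d_0$, suppose $K_a(D\to\widehat K_b\sigma)$ holds at $\mathbf d_0$. If $\widehat K_bD$ holds at a surviving world $z$, then the core of $[z]_b$ survives and satisfies $\widehat K_b\sigma$, hence so does $z$. Thus $\widehat K_bD\to\widehat K_b\sigma$ holds everywhere, which gives (T1) and (T2). If $K_a(c\to\widehat K_b\nu)$ holds at $\mathbf d_0$, then $c\to\widehat K_b\nu$ holds everywhere, which gives (T3).

\emph{Uniformity and finiteness.} By Lemma~\ref{lem:pred}, the two conjuncts negated in (U1) would put $\widehat K_b\mu$ and $K_b\neg\mu$ at the same world $\mathbf d_{n-1}$. In (U2) the modalities $K_\gamma$ ($\gamma\in J$), and $K_a$ at a mark, reach only the world at which they are evaluated, which lies in the node where $\widehat K_b\sigma$ is assumed. (U3) holds because $\mathbf d_n$ is the only core of its node. Since $M_\tau|\delta_g=M_{\mathbb N}|\delta_g$, (U4) is Lemma~\ref{lem:hom}. In (Fin) the first disjunct holds at $\mathbf d_0$, the second at $\mathbf d_1$ by Lemma~\ref{lem:pred}, and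 the third at $\mathbf d_n$ for $n\ge2$ by Lemma~\ref{lem:Q}.

\emph{(G1).} At $\mathbf d_n$, $\mathsf{Succ}$ is witnessed by $\mathbf p^+_n\sim_a\mathbf p^-_{n+1}$; $\widehat K_b\zeta$ holds if $n=0$ and $\mathsf{Pred}(\top)$ if $n\ge1$. At $\mathbf c_{\xi(k)}$, both $\Pi_e(\top)$ hold by \eqref{eq:Pi}, $\mathsf{Next}$ is witnessed by $s^+_{\xi(k)}\sim_as^-_{\xi(k+1)}$, $\mathsf{Prev}$ by $s^-_{\xi(k)}\sim_as^+_{\xi(k-1)}$ if $k\ge1$, and both $\Pi_e(\widehat K_b\zeta)$ hold if $k=0$.

\emph{(G2), (G3).} After an announcement that leaves $\mathsf{Int}$ true, all worlds listed in Lemma~\ref{lem:int} are present. If $B_i$ keeps $m_1$ and $B_j$ keeps $m_2$, then $\mathbf c_{ij}$ witnesses the conclusion of (G2) by \eqref{eq:Pi}. If $B_i$ keeps $m_1$, choose $j$ with $\tau(i,j)\in F$; then $\mathbf d_j\sim_b\lambda_j\sim_a\ell^2_{ij}\sim_b\mathbf c_{ij}$ witnesses the conclusion of (G3).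

\emph{(G4).} Suppose $\chi$ witnesses $\mathsf{Pair}(t,t';\alpha,\beta)$ with $(\alpha,\beta)$ one of the three pairs in (G4), and let $M'=M_\tau|\chi$. By Lemma~\ref{lem:int}, $M'|\delta$ is a submodel of $M_{\mathbb N}$ with all cores, ports and $\mu$-worlds, so $Q_k$ defines $B_k$ in it. If $m_e$ survived in $B_k$ and $B_{k'}$ with $k\neq k'$, then announcing $\mu\to Q_k$ in $M'|\delta$ would keep $\mu$ in $B_k$ and erase it from $B_{k'}$, refuting $\mathsf{Sing}$. So each $m_e$ survives in at most one node. By the third conjunct of $\mathsf{Pair}$ and \eqref{eq:Pi}, $m_1$ survives in exactly one $B_i$, $m_2$ in exactly one $B_j$, and the witness is $\mathbf c_{ij}$; thus $t=\tau(i,j)$. By Lemma~\ref{lem:pred}, $\mathsf{Pred}(\widehat K_bm_1)$ holds only on $B_{i+1}$ and $\mathsf{Pred}(\widehat K_bm_2)$ only on $B_{j+1}$. So the witness of the fourth conjunct is $\mathbf c_{ij}$, $\mathbf c_{i+1,j}$ or $\mathbf c_{i,j+1}$ in the three cases, and accordingly $t=t'$, $(t,t')\in\mathit{Hor}$ or $(t,t')\in\mathit{Ver}$.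

\emph{(G5).} By \eqref{eq:Pi}, $\Pi_1(\widehat K_b\zeta)$ holds at $\mathbf c_{ij}$ iff $i=0$, and $\Pi_2(\widehat K_b\zeta)$ iff $j=0$. Now use $\tau(0,j)\in L$ and $\tau(0,0)\in O$.
\end{proof}

\section{A model gives a solution}\label{sec:extract}

Throughout this section $M,r\models\Phi$, the \emph{hub} is $C=[r]_a$, and truth without mention of a model is truth in $M$. By (S0), $r$ is a core. Every announcement $\sigma\to\theta$ with $\sigma\in\{m_1,m_2,\mu,\nu,\kappa\}$ is true at all worlds whose type is not $\sigma$, in particular at all cores, so it is admissible for a $\Box$ evaluated at a core.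

\subsection{The nodes under control}

Let $\mathcal D$ be the set of \emph{hub nodes}, the nodes that contain a core belonging to $C$. A \emph{link} is a pair $(y,z)$ of $\delta$-worlds with $y\sim_\gamma z$ for some $\gamma\neq b$, and $[z]_b$ is then a \emph{neighbor} of $[y]_b$. A \emph{coordinate node} is a node $[z]_b$ where $z$ is a $\lambda$-world satisfying $\widehat K_bD$ and $z\sim_ay$ for an $\ell_e$-world $y$ in the node of some $c$-world of $C$. Let $\mathcal S$ be the least set of nodes that contains $\mathcal D$ and the coordinate nodes and is closed under neighbors. These are all the number nodes that the proof will meet. A $b$-closed formula is \emph{valid on} a set of nodes if it holds at each of them. For a $\delta$-world $y$ let $\sigma(y)=m_1$ if $y$ is a $\mu$-world and $\sigma(y)=\mu$ otherwise. If $(y,z)$ is a link and $[y]_b\models S_4$, then $y$ and $z$ have the same kind, so both satisfy $\delta^{\sigma(y)}$.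

\begin{lemma}[Transfer]\label{lem:transfer}
Every $b$-closed PAL formula valid on $\mathcal D$ is valid on $\mathcal S$.
\end{lemma}

\begin{proof}
Let $\theta$ be valid on $\mathcal D$, and let $\sigma\in\{\mu,m_1\}$. After announcing $\sigma\to\theta$, every core of $C$ satisfies $\widehat K_b\sigma$, by $S_2$ and Lemma~\ref{lem:mark}(b). So the hypothesis of (T1), and for $\sigma=\mu$ that of (T2), holds at $r$.

Let $x\in C$ be a core and $(y,z)$ a link with $y\sim_bx$. Take $\sigma=\sigma(y)$. The worlds $x,y,z$ survive, and $\widehat K_bD$ holds at $z$ before the announcement by $S_3$, hence also after it. By (T1), $\widehat K_b\sigma$ holds at $z$ after the announcement, so $[z]_b\models\theta$ by Lemma~\ref{lem:mark}(b). This shows that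
\[
\theta^+=K_b\bigl(\delta\to\textstyle\bigwedge_{\gamma\ne b}K_\gamma(\delta\to\theta)\bigr)
\]
is valid on $\mathcal D$. Next let $[z]_b$ be a coordinate node, given by $v\sim_by\sim_az$ with $v\in C$ a $c$-world. Take $\sigma=\mu$. The worlds $v,y,z$ and the cores of $[z]_b$ survive, so (T2) gives $\widehat K_b\mu$ at $z$, and again $[z]_b\models\theta$.

Now induct on the generation of $\mathcal S$, for all $\theta$ at once. If $U$ is a neighbor of $V\in\mathcal S$ and $\theta$ is valid on $\mathcal D$, then so is the $b$-closed PAL formula $\theta^+$. By induction $V\models\theta^+$, hence $U\models\theta$.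
\end{proof}

In particular $\widehat K_bD$ and $S_1,\dots,S_7$ are valid on $\mathcal S$. By $S_1$ each $V\in\mathcal S$ has a \emph{parity} $h$: it contains $d_h$-worlds and no $d_{1-h}$-worlds. A \emph{predecessor} of $V\in\mathcal S$ of parity $h$ is a node $[z]_b$ containing a $d_{1-h}$-world, where $z$ is a $p_h$-world and $z\sim_ay$ for a $p_h$-world $y\in V$. It is a neighbor of $V$, so it lies in $\mathcal S$, and it has parity $1-h$. Unwinding the definition of $\mathsf{Pred}$, for a submodel $M'$ of $M$ that meets $V\in\mathcal S$:
\begin{equation}\label{eq:pred}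
\begin{minipage}{0.85\textwidth}
if $M',V\models\mathsf{Pred}(\theta)$, then some predecessor $U$ of $V$ meets $M'$ and $M',U\models\theta$; the converse holds if $M'$ contains all cores and ports of $M$.
\end{minipage}
\end{equation}
A link $(y,z)$ is \emph{inert} if $y\sim_\gamma z$ for some $\gamma\in J$, or $y$ is a mark and $y\sim_az$.

\begin{lemma}[Uniformity]\label{lem:unif}
Let $\psi$ be a PAL formula.
\begin{itemize}
\item[(a)] All predecessors of a node $V\in\mathcal S$ agree on all $b$-closed PAL formulas.
\item[(b)] If $(y,z)$ is an inert link with $[y]_b\in\mathcal S$, then $[y]_b$ and $[z]_b$ agree on all $b$-closed PAL formulas.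
\item[(c)] $K_a\psi$ has the same truth value at all cores in nodes of $\mathcal S$.
\item[(d)] $K_b[\delta_g]\psi$ has the same truth value at all $V\in\mathcal S$ of parity $h$ that satisfy $\eta_{gh}$.
\end{itemize}
\end{lemma}

\begin{proof}
In each part we express the claim by $b$-closed PAL formulas, prove them valid on $\mathcal D$ by marking, and apply Lemma~\ref{lem:transfer}. Let $x\in C$ be a core, $V=[x]_b$, and let $\theta$ be a $b$-closed PAL formula.

(a) By \eqref{eq:pred} it suffices to show that $\neg(\mathsf{Pred}(\theta)\wedge\mathsf{Pred}(\neg\theta))$ holds at $V$. Otherwise $V$ has predecessors $U\models\theta$ and $U'\models\neg\theta$. Announce $\mu\to\theta$. As $U\in\mathcal S$ contains a $\mu$-world by $S_2$, $\widehat K_b\mu$ holds on $U$ and $K_b\neg\mu$ on $U'$ afterwards. By \eqref{eq:pred}, $\mathsf{Pred}(\widehat K_b\mu)\wedge\mathsf{Pred}(K_b\neg\mu)$ holds at $x$, contradicting (U1).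

(b) We show that $V$ satisfies
\[
\theta\to\Bigl(K_b\bigl(\delta\to\textstyle\bigwedge_{\gamma\in J}K_\gamma(\delta\to\theta)\bigr)\wedge K_b\bigl(\mathsf{mk}\to K_a(\delta\to\theta)\bigr)\Bigr).
\]
Let $V\models\theta$, let $(y,z)$ be an inert link with $y\in V$, and put $\sigma=\sigma(y)$. Announce $\sigma\to\theta$. Then $x,y,z$ survive, $y$ and $z$ satisfy $\delta^\sigma$, and $\widehat K_b\sigma$ holds at $x$ by $S_2$. By (U2), $\widehat K_b\sigma$ holds at $z$, so $[z]_b\models\theta$. The displayed formula is therefore valid on $\mathcal S$; apply it to $\theta$ and to $\neg\theta$.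

(c) Let $x'\in V$ be a core and suppose $x\models K_a\psi$. Announce $\kappa\to K_a\psi$ and use Lemma~\ref{lem:mark}(b) for agent $a$. By $S_7$ the class $[x]_a$ contains a $\kappa$-world, so $\widehat K_a\kappa$ holds at $x$ afterwards. By (U3) it holds at $x'$, so $x'\models K_a\psi$. If instead $x\models\neg K_a\psi$, then $x\models K_a\neg K_a\psi$, and the same argument for $\neg K_a\psi$ in place of $\psi$ gives $x'\models\neg K_a\psi$. All worlds of $C$ agree on $K_a\psi$, so one of $K_b(D\to K_a\psi)$ and $K_b(D\to\neg K_a\psi)$ is valid on $\mathcal D$, hence on $\mathcal S$.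

(d) Let $x,x'\in C$ be $d_h$-worlds satisfying $\eta_{gh}$, and suppose $K_b[\delta_g]\psi$ holds at $x$ and fails at $x'$. By (A2), $K_b\psi$ holds at $x$ and fails at $x'$ in $M|\delta_g$. Announce $\mu\to K_b\psi$ in $M|\delta_g$. Then $\widehat K_b\mu$ holds at $x$ by $S_2$, $K_b\neg\mu$ holds at $x'$, and $\eta_{gh}$ remains true at both, because ports of color $g$ survive both announcements. This contradicts $\mathsf{Hom}_{gh}$. So one of $(\widehat K_bd_h\wedge\eta_{gh})\to K_b[\delta_g]\psi$ and $(\widehat K_bd_h\wedge\eta_{gh})\to\neg K_b[\delta_g]\psi$ is valid on $\mathcal D$, hence on $\mathcal S$.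
\end{proof}

\subsection{Rank}

We now measure the distance to the origin. Let $R_0=\widehat K_b\zeta$ and $R_{n+1}=\mathsf{Pred}(R_n)$; these are $b$-closed epistemic formulas.

\emph{Each $V\in\mathcal S$ satisfies at most one $R_n$.} If $V\models R_0$, then $V$ has parity $0$ and no port of color $0$ by $S_6$, so it has no predecessor and satisfies no $R_{n+1}$. If $V\models R_{n+1}\wedge R_{k+1}$, then by \eqref{eq:pred} and Lemma~\ref{lem:unif}(a) some predecessor satisfies $R_n\wedge R_k$, and induction on $\min(n,k)$ gives $n=k$.

Define the \emph{rank} of $V\in\mathcal S$ by $\mathrm{rk}(V)=n$ if $V\models R_n$, and $\mathrm{rk}(V)=\infty_h$ if $V$ satisfies no $R_n$ and has parity $h$. A node of rank $n$ has parity $n\bmod2$, by $S_6$ for $n=0$ and because predecessors have the opposite parity. So the rank $k$ determines the parity, which we denote $h(k)$, with $h(n)=n\bmod 2$ and $h(\infty_h)=h$. Put $\infty_h+1=\infty_h-1=\infty_{1-h}$. The map $k\mapsto k+1$ is injective on $\mathbb N\cup\{\infty_0,\infty_1\}$, and it has the cycle $\infty_h+2=\infty_h$ that (Fin) is designed to exclude. A node of parity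 $0$ and rank $k\neq0$ satisfies $\eta_{00}$ by $S_6$, so Lemma~\ref{lem:unif}(d) gives:
\begin{equation}\label{eq:half}
\begin{minipage}{0.85\textwidth}
if $(g,k)\neq(0,0)$ and $\psi$ is a PAL formula, then $K_b[\delta_g]\psi$ has the same truth value at all nodes of $\mathcal S$ of rank $k$.
\end{minipage}
\end{equation}

\begin{lemma}[Links]\label{lem:links}
Let $U,V\in\mathcal S$.
\begin{itemize}
\item[(a)] Let $y\in V$ and $z\in U$ be ports of color $g$ with $y\sim_az$. If $V$ has parity $g$ and $U$ has parity $1-g$, then $\mathrm{rk}(V)=\mathrm{rk}(U)+1$. If $U$ and $V$ have the same parity, then $\mathrm{rk}(V)=\mathrm{rk}(U)$.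
\item[(b)] If $U$ and $V$ are joined by an inert link, then $\mathrm{rk}(V)=\mathrm{rk}(U)$.
\end{itemize}
\end{lemma}

\begin{proof}
(b) By Lemma~\ref{lem:unif}(b) the nodes agree on all $R_n$ and on $\widehat K_bd_0$.

(a) In the first case $U$ is a predecessor of $V$. If $U\models R_n$, then $V\models R_{n+1}$. If $V\models R_n$, then $n\ne0$ because $V$ has a predecessor, and $U\models R_{n-1}$ by Lemma~\ref{lem:unif}(a). If neither rank is finite, they are $\infty_g$ and $\infty_{1-g}$. In the second case let $h$ be the common parity. By $S_5$ there is a port $z'\sim_ay$ of color $g$ in a node $U'$ with a $d_{1-h}$-world; $U'\in\mathcal S$ as a neighbor of $V$, and $z'\sim_az$. If $h=g$, the first case gives $\mathrm{rk}(V)=\mathrm{rk}(U')+1=\mathrm{rk}(U)$. If $h=1-g$, it gives $\mathrm{rk}(V)+1=\mathrm{rk}(U')=\mathrm{rk}(U)+1$, and injectivity finishes the proof.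
\end{proof}

\subsection{Rank determines the theory}

We need the statement for $M|\delta$, to exploit (Fin), and for $M|\delta$ with $m_1$ kept only in rank $i$ and $m_2$ only in rank $j$, to verify $\mathsf{Sing}$. The replacement of inner subformulas described at the end of Section~\ref{sec:chain} rests on the following observation.

\begin{lemma}\label{lem:subst}
Let $N_1,N_2$ be submodels of $M|\delta$, let $\Gamma$ be a set of agents, and let $Y$ be a set of worlds contained in both $N_1$ and $N_2$ such that every $\delta$-world that is $\sim_\gamma$-related to a world of $Y$ for some $\gamma\in\Gamma$ belongs to $Y$. Let $\theta$ be built from variables and formulas $\phi_1,\dots,\phi_l$ by $\neg$, $\wedge$ and $K_\gamma$ with $\gamma\in\Gamma$, and let $\theta^*$ be built in the same way from variables and $\phi_1^*,\dots,\phi_l^*$. If $N_1,y\models\phi_u\Leftrightarrow N_2,y\models\phi^*_u$ for all $y\in Y$ and $u\le l$, then $N_1,y\models\theta\Leftrightarrow N_2,y\models\theta^*$ for all $y\in Y$.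
\end{lemma}

\begin{proof}
Induction on the construction of $\theta$. For $K_\gamma$, a world $y\in Y$ has the same $\gamma$-class in $N_1$ and in $N_2$, namely the set of $\delta$-worlds in $[y]_\gamma$, and this set is contained in $Y$.
\end{proof}

\begin{proposition}\label{prop:theory}
Let $(\alpha_1,\alpha_2)$ be $(\top,\top)$ or $(R_i,R_j)$ with $i,j\in\mathbb N$, let $\varepsilon=\delta\wedge(m_1\to\alpha_1)\wedge(m_2\to\alpha_2)$, and let $N=M|\varepsilon$. For every PAL formula $\theta$ and all $V,V'\in\mathcal S$ of the same rank, $N,V\models K_b\theta$ if and only if $N,V'\models K_b\theta$.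
\end{proposition}

\begin{proof}
The model $N$ contains all cores, ports and $\mu$-worlds of $M$. By (A3) we may take $\theta$ epistemic, and we induct on its modal depth, the maximal nesting of operators $K_\gamma$. For $\psi$ of smaller depth and a rank $k$, let $f_\psi(k)\in\{\top,\bot\}$ be the common value of $K_b\psi$ in $N$ on the nodes of $\mathcal S$ of rank $k$; if there are no such nodes, put $f_\psi(k)=\top$. Fix a rank $k$ and a kind $\rho$. Every world of $N$ has a kind, so it suffices to show that the statement
\[
(\ast)\qquad\text{all $\rho$-worlds of $V\cap N$ satisfy $\theta$ in $N$}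
\]
has the same truth value for all $V\in\mathcal S$ of rank $k$. Except in cases where $(\ast)$ holds vacuously for all such $V$, we shall find a color $g$ with $(g,k)\ne(0,0)$, a formula $\theta^*$ not depending on $V$, and $\Gamma,Y$ as in Lemma~\ref{lem:subst} for $N_1=N$, $N_2=M|\delta_g$, such that $Y$ contains all $\rho$-worlds of all nodes of rank $k$. Then $(\ast)$ is equivalent to $V\models K_b[\delta_g](\rho\to\theta^*)$, and \eqref{eq:half} applies. Recall that a link starting in a node of $\mathcal S$ ends in a node of $\mathcal S$ and preserves the kind.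

\emph{Ports, $\rho=p_g$.} If $g=0$ and $k=0$, there are no $\rho$-worlds in $V$, by $S_6$. Otherwise let $k'=k-1$ if $h(k)=g$, which makes sense since then $k\ne0$, and $k'=k+1$ if $h(k)=1-g$. Of the two ranks $k,k'$, let $k^+$ be the one of parity $g$ and $k^-$ the other, so that $k^+=k^-+1$. Let $\Gamma=A\setminus\{b\}$, and let $Y$ be the set of $p_g$-worlds in nodes of $\mathcal S$ of rank $k^+$ or $k^-$. Then $Y$ lies in $N$ and in $M|\delta_g$. It is closed under links by Lemma~\ref{lem:links}: a $J$-link, or an $a$-link between nodes of equal parity, preserves the rank; an $a$-link from rank $k^-$ to parity $g$ reaches rank $k^-+1=k^+$; and an $a$-link from rank $k^+$ to parity $1-g$ reaches a rank $k''$ with $k''+1=k^+$, so $k''=k^-$. Let the $\phi_u$ be the subformulas $K_b\psi$ of $\theta$ that are not in the scope of another $K_b$, and put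
\[
(K_b\psi)^*=\bigl(\widehat K_bd_g\wedge f_\psi(k^+)\bigr)\vee\bigl(\widehat K_bd_{1-g}\wedge f_\psi(k^-)\bigr).
\]
Since $M|\delta_g$ contains all cores, $\widehat K_bd_g$ tests there the parity of the node. So at $y\in Y$ the value of $(K_b\psi)^*$ in $M|\delta_g$ is $f_\psi(\mathrm{rk}([y]_b))$, which is the value of $K_b\psi$ in $N$.

\emph{Marks, $\rho\in\{m_1,m_2,\mu\}$.} If $\rho=m_1$, $\alpha_1=R_i$ and $k\ne i$, or $\rho=m_2$, $\alpha_2=R_j$ and $k\ne j$, then $V\cap N$ has no $\rho$-worlds. Otherwise all $\rho$-worlds in nodes of $\mathcal S$ of rank $k$ belong to $N$; let $Y$ be the set of these worlds, $g=1$ and $\Gamma=A\setminus\{b\}$. Every link starting at a mark is inert, so $Y$ is closed by Lemma~\ref{lem:links}(b). Take the $\phi_u$ as before and put $(K_b\psi)^*=f_\psi(k)$.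

\emph{Cores, $\rho=D$.} An $a$-link from a core may reach any rank, so we stop at $K_a$ as well. For a core $y$ in a node of $\mathcal S$ we have $N,y\models K_a\psi$ iff $y\models K_a[\varepsilon]\psi$ by (A2), and by Lemma~\ref{lem:unif}(c) this value is a constant $f'_\psi\in\{\top,\bot\}$ independent of $y$. Let $g=1$, $\Gamma=J$, and let $Y$ be the set of cores in nodes of $\mathcal S$ of rank $k$; it is closed under $J$-links by Lemma~\ref{lem:links}(b). Let the $\phi_u$ be the subformulas $K_a\psi$ and $K_b\psi$ of $\theta$ that are not in the scope of another $K_a$ or $K_b$, and put $(K_a\psi)^*=f'_\psi$ and $(K_b\psi)^*=f_\psi(k)$.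
\end{proof}

\begin{lemma}[The hub numbers are standard]\label{lem:standard}
Every $V\in\mathcal D$ has finite rank, and every $n\in\mathbb N$ is the rank of some $V\in\mathcal D$.
\end{lemma}

\begin{proof}
Let $x\in C$ be a core, $V=[x]_b$, and suppose $\mathrm{rk}(V)=\infty_h$. Then $R_0$ and $R_1$ fail at $x$, so by (Fin) there is a PAL formula $\chi$ true at $x$ in $N=M|\delta$ with $N|\chi,x\models\widehat K_b\mu\wedge\mathsf{Pred}(\mathsf{Pred}(K_b\neg\mu))$. By \eqref{eq:pred}, used twice, there is a predecessor $U$ of a predecessor of $V$ with $N|\chi,U\models K_b\neg\mu$. By Lemma~\ref{lem:mark}(a), $\widehat K_b(\mu\wedge\chi)$ holds on $V$ and fails on $U$ in $N$. By Lemma~\ref{lem:links}(a), $\mathrm{rk}(U)+2=\infty_h$, so $\mathrm{rk}(U)=\infty_h$. This contradicts Proposition~\ref{prop:theory} with $(\alpha_1,\alpha_2)=(\top,\top)$.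

By (S0), $[r]_b$ has rank $0$. Let $V\in\mathcal D$ have rank $n$ and parity $h$. By (G1), $V\models\mathsf{Succ}$, so ports of color $1-h$ link $V$ to a neighbor $U$ of parity $1-h$, and $\mathrm{rk}(U)=n+1$ by Lemma~\ref{lem:links}(a). Thus $\neg R_{n+1}$ is not valid on $\mathcal S$, and by Lemma~\ref{lem:transfer} it is not valid on $\mathcal D$.
\end{proof}

Finiteness of rank is not expressed by a single PAL formula to which Lemma~\ref{lem:transfer} could be applied, and we claim it for $\mathcal D$ only.

\subsection{Reading off the tiling}

\begin{proposition}\label{prop:extract}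
If $\Phi$ is satisfiable, then the instance is positive.
\end{proposition}

\begin{proof}
For $i,j\in\mathbb N$ and $t\in\mathcal T$ let
\[
P^t_{ij}=c_t\wedge\Pi_1(R_i)\wedge\Pi_2(R_j),\qquad\chi_{ij}=(m_1\to R_i)\wedge(m_2\to R_j).
\]
Announcing $\chi_{ij}$, or $m_1\to R_i$, removes only $m_1$- and $m_2$-worlds. Every modality in $\mathsf{Int}$ has the form $\widehat K_\gamma\omega$, $\widehat K_\gamma(\omega\wedge\cdot\,)$ or $K_\gamma(\omega\to\cdot\,)$ with $\omega$ a disjunction of types other than $m_1,m_2$, so it inspects only worlds that survive, and $\mathsf{Int}$ remains true at $r$. After either announcement, a node has an $m_1$-world iff it had one and satisfies $R_i$ in $M$; after $\chi_{ij}$ the same holds for $m_2$ and $R_j$. By Lemma~\ref{lem:standard} and $S_2$, $\widehat K_a(D\wedge\widehat K_bm_1)$ holds at $r$ after either announcement, and $\widehat K_a(D\wedge\widehat K_bm_2)$ holds at $r$ after $\chi_{ij}$.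

\emph{Existence.} By (G2) there is a $c$-world $v\in C$ at which $\Pi_1(\widehat K_bm_1)\wedge\Pi_2(\widehat K_bm_2)$ holds in $M|\chi_{ij}$. The nodes witnessing the two conjuncts satisfy $R_i$ and $R_j$ in $M$, so $v\models P^t_{ij}$, where $c_t$ is the type of $v$.

\emph{Uniqueness and matching.} Let $v,v'\in C$ with $v\models P^t_{ij}$ and $v'\models P^{t'}_{i'j'}$, where $(i',j')$ is $(i,j)$, $(i+1,j)$ or $(i,j+1)$, and let $(\alpha,\beta)$ be the first, second or third pair in (G4) accordingly. We show that $\chi_{ij}$ witnesses $\mathsf{Pair}(t,t';\alpha,\beta)$ at $r$. The nodes witnessing $\Pi_1$ and $\Pi_2$ at $v$ and $v'$ are coordinate nodes, so they and their predecessors lie in $\mathcal S$ and contain $m_1$- and $m_2$-worlds. Hence in $M|\chi_{ij}$ a witnessing node of rank $i$ satisfies $\widehat K_bm_1$, and one of rank $i+1$ satisfies $\mathsf{Pred}(\widehat K_bm_1)$ by \eqref{eq:pred}, as it has a predecessor of rank $i$; the same holds for $j$ and $m_2$. So $v$ and $v'$ witness the third and fourth conjuncts of $\mathsf{Pair}$. It remains to check $\mathsf{Sing}$. Since $\delta$ is Boolean,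 $(M|\chi_{ij})|\delta$ is the model $N$ of Proposition~\ref{prop:theory} for $(R_i,R_j)$. Suppose that, after announcing a PAL formula $\chi'$ in $N$, there are cores $x,x'\in C$ with $\widehat K_bm_1\wedge\widehat K_b\mu$ at $x$ and $\widehat K_bm_1\wedge K_b\neg\mu$ at $x'$. The hub nodes $[x]_b,[x']_b$ contain $m_1$-worlds of $N$, so both have rank $i$, and by Lemma~\ref{lem:mark}(a) they disagree in $N$ on $\widehat K_b(\mu\wedge\chi')$. This contradicts Proposition~\ref{prop:theory}. With $m_2$ in place of $m_1$ both nodes have rank $j$, and the same contradiction arises.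

By (G4) we conclude $t=t'$, $(t,t')\in\mathit{Hor}$ or $(t,t')\in\mathit{Ver}$ in the three cases. So we may define $\tau(i,j)$ as the unique $t$ such that $P^t_{ij}$ holds at some world of $C$, and $\tau$ is a tiling. Since $R_0=\widehat K_b\zeta$, (G5) gives $\tau(0,j)\in L$ and $\tau(0,0)\in O$.

\emph{Every column meets $F$.} Fix $i$ and announce $m_1\to R_i$. By (G3) there are a core $x\in C$, a $\lambda$-world $y\sim_bx$, an $\ell_2$-world $z\sim_ay$ and a $c_F$-world $w\sim_bz$ such that $\Pi_1(\widehat K_bm_1)$ holds at $w$ after the announcement. Then $w\models\Pi_1(R_i)$ in $M$. By Lemma~\ref{lem:standard}, $n=\mathrm{rk}([x]_b)$ is a natural number, and $z,y$ witness $w\models\Pi_2(R_n)$. So the node of $w$ satisfies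
\[
\theta=\widehat K_b\bigl(c_F\wedge\Pi_1(R_i)\wedge\Pi_2(R_n)\bigr).
\]
Suppose $\theta$ fails at every $c$-world of $C$, and announce $\nu\to\neg\theta$ in $M$. By (S2) and Lemma~\ref{lem:mark}(b), $K_a(c\to\widehat K_b\nu)$ holds at $r$ afterwards. The worlds $x,y,z,w$ survive, so (T3) gives $\widehat K_b\nu$ at $w$; but all $\nu$-worlds of $[w]_b$ have been removed. Hence some $c$-world $v\in C$, say of type $c_t$, satisfies $\theta$. Let $u\sim_bv$ be a witness. By (S2), $u$ has type $c_t$, so $t\in F$. Since $\Pi_1(R_i)$ and $\Pi_2(R_n)$ are $b$-closed, they hold at $v$, so $v\models P^t_{in}$ and $\tau(i,n)=t\in F$.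
\end{proof}

This completes the proof of Theorem~\ref{thm:hard}.

\section{The upper bound and the case of one agent}\label{sec:upper}

For a finite sequence $s=(\chi_1,\dots,\chi_k)$ of formulas let $M|s=M|\chi_1|\cdots|\chi_k$ (possibly empty), let $\mathrm{dom}(M|s)$ be its set of worlds, and let $s\chi$ be the extension of $s$ by $\chi$. The \emph{weight} of a pair $(s,\psi)$ is the pair consisting of the number of occurrences of $\Box$ in $s$ and $\psi$ and the total length of $\chi_1,\dots,\chi_k,\psi$; weights are ordered lexicographically. Each clause of the truth definition reduces $(s,\psi)$ to pairs of smaller weight: $(s,[\chi]\psi)$ to $(s,\chi)$ and $(s\chi,\psi)$, which have no more $\Box$'s and smaller length, and $(s,\Box\psi)$ to $(s,\chi)$ and $(s\chi,\psi)$ with $\chi$ a PAL formula, which have fewer $\Box$'s. Membership in $\mathrm{dom}(M|s)$ is determined by the pairs $((\chi_1,\dots,\chi_l),\chi_{l+1})$ with $l<k$, whose weights are smaller than that of $(s,\psi)$ for any $\psi$.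

\begin{lemma}\label{lem:countable}
Every satisfiable formula is satisfiable in a countable model.
\end{lemma}

\begin{proof}
Let $M,w_0\models\phi$. There are countably many triples $(s,\psi,\gamma)$, so closing $\{w_0\}$ under the choice of witnesses in $\omega$ steps gives a countable set $W_0\ni w_0$ with this property: whenever $w\in W_0\cap\mathrm{dom}(M|s)$ and $M|s,w\not\models K_\gamma\psi$, there is $v\in W_0\cap\mathrm{dom}(M|s)$ with $v\sim_\gamma w$ and $M|s,v\not\models\psi$. Let $M_0$ be the restriction of $M$ to $W_0$. We prove by induction on the weight of $(s,\psi)$ that $\mathrm{dom}(M_0|s)=W_0\cap\mathrm{dom}(M|s)$ and that $M_0|s,w\models\psi$ iff $M|s,w\models\psi$ for $w$ in this set. The claim on domains follows from the induction hypothesis for the pairs $((\chi_1,\dots,\chi_l),\chi_{l+1})$. Variables and Boolean connectives are immediate. If $K_\gamma\psi$ holds at $w$ in $M|s$, it holds in $M_0|s$ by the induction hypothesis for $(s,\psi)$; if it fails in $M|s$, the witness $v\in W_0$ shows that it fails in $M_0|s$. The cases $[\chi]\psi$ and $\Box\psi$ follow from the induction hypothesis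 for the pairs $(s,\chi)$ and $(s\chi,\psi)$. With $s$ empty we get $M_0,w_0\models\phi$.
\end{proof}

\begin{proposition}\label{prop:upper}
For finite $A$, satisfiability is $\Sigma^1_1$ and validity is $\Pi^1_1$.
\end{proposition}

\begin{proof}
Consider a model with $W\subseteq\mathbb N$ and a set $T$ of triples $(s,w,\psi)$. For $s=(\chi_1,\dots,\chi_k)$ let $w\in\mathrm{dom}_T(s)$ mean that $w\in W$ and $((\chi_1,\dots,\chi_l),w,\chi_{l+1})\in T$ for all $l<k$. Call $T$ a \emph{truth table} if for all $s$, all $w\in\mathrm{dom}_T(s)$ and all formulas:
\begin{itemize}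
\item $(s,w,q)\in T$ iff $w\in\mathit{val}(q)$; $(s,w,\neg\psi)\in T$ iff $(s,w,\psi)\notin T$; $(s,w,\psi\wedge\psi')\in T$ iff $(s,w,\psi),(s,w,\psi')\in T$;
\item $(s,w,K_\gamma\psi)\in T$ iff $(s,v,\psi)\in T$ for all $v\in\mathrm{dom}_T(s)$ with $v\sim_\gamma w$;
\item $(s,w,[\chi]\psi)\in T$ iff $(s,w,\chi)\in T$ implies $(s\chi,w,\psi)\in T$;
\item $(s,w,\Box\psi)\in T$ iff for all PAL formulas $\chi$, $(s,w,\chi)\in T$ implies $(s\chi,w,\psi)\in T$.
\end{itemize}
The set of triples with $M|s,w\models\psi$ is a truth table. Conversely, induction on weight shows that for any truth table $\mathrm{dom}_T(s)=\mathrm{dom}(M|s)$ and $(s,w,\psi)\in T$ iff $M|s,w\models\psi$ for $w$ in this set. By Lemma~\ref{lem:countable}, $\phi$ is satisfiable iff there exist $W\subseteq\mathbb N$, equivalence relations on $W$, a valuation and a truth table $T$ such that $(s,w,\phi)\in T$ for the empty sequence $s$ and some $w\in W$. Apart from the leading existential set quantifiers, this condition has number quantifiers only.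
\end{proof}

\begin{proposition}\label{prop:one}
For $|A|=1$, validity is decidable.
\end{proposition}

\begin{proof}
Let $A=\{a\}$, let $\phi$ be a formula and $P=\mathit{Var}(\phi)$. The \emph{$P$-type} of a world is the truth assignment to $P$ that it induces. To a world $w$ of a model $M$ assign the pair $(X,x)$, where $X$ is the set of $P$-types realized in $[w]_a$ and $x\in X$ is the $P$-type of $w$. We show by induction on subformulas $\psi$ of $\phi$ that the truth of $\psi$ at $w$ depends only on $(X,x)$, and we write $(X,x)\models\psi$. Variables and Boolean connectives are immediate, and $(X,x)\models K_a\psi$ iff $(X,y)\models\psi$ for all $y\in X$. For $[\chi]\psi$, the truth of $\chi$ at $v\in[w]_a$ depends only on $X$ and the $P$-type of $v$; so if $w$ survives, its pair in $M|\chi$ is $(X_\chi,x)$ with $X_\chi=\{y\in X:(X,y)\models\chi\}$. For $\Box\psi$, an announcement true at $w$, even one with variables outside $P$, produces a pair $(X',x)$ with $x\in X'\subseteq X$. Every such $X'$ is produced, namely by announcing the Boolean formula over $P$ that is true exactly for the assignments in $X'$.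 Hence $(X,x)\models\Box\psi$ iff $(X',x)\models\psi$ for all $X'$ with $x\in X'\subseteq X$. These clauses compute $(X,x)\models\phi$. There are finitely many pairs, and each is realized in the model with set of worlds $X$, a single $a$-class and the evident valuation. So $\phi$ is valid iff $(X,x)\models\phi$ for all pairs.
\end{proof}

The contrast with Example~\ref{ex:NZ} shows where the second agent enters: with one agent, variables outside $\mathit{Var}(\phi)$ never affect the truth of $\phi$, and there is no path along which a formula could count.

\begin{proof}[Proof of Theorem~\ref{thm:sharp}]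
For $2\le|A|<\omega$, validity is $\Pi^1_1$-complete by Theorem~\ref{thm:hard} and Proposition~\ref{prop:upper}; the nonexistence of an axiomatization with decidable or hyperarithmetical $\mathcal A,\mathcal R$ was derived in Section~\ref{sec:prelim}. For $|A|=1$, validity is decidable by Proposition~\ref{prop:one}, and taking for $\mathcal A$ the set of valid formulas and $\mathcal R=\emptyset$ gives a finitary axiomatization.
\end{proof}

\begin{thebibliography}{9}

\bibitem{Harel}
Harel, \emph{J. ACM} 33 (1986), 224--248.

\bibitem{SAL}
\emph{Social Announcement Logic},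
\texttt{https://raycaesar.github.io/Ray.github.io/Slide/Defence.html}.

\end{thebibliography}
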